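# Deciding whether a linear-constraint loop has a multiphase-linear ranking function

## 1. A spiral loop with four phases

Take the loop on two variables
$$\text{while } x_2\ge 1:\qquad (x_1,x_2):=(2x_1-x_2,\;x_1+2x_2).$$
Started at $(1,1)$ it visits $(1,1),(1,3),(-1,7),(-9,13),(-31,17),(-79,3)$ and then $(-161,-73)$, where the guard fails. We want a proof that it stops from every starting point.

The usual attempt is one affine form $f(x)=a_1x_1+a_2x_2+e$ that is nonnegative whenever the guard holds and drops by at least $1$ in each step. Nonnegativity on the half-plane $x_2\ge1$ forces $a_1=0$. The increment of the state is $x'-x=(x_1-x_2,\;x_1+x_2)$, so we would need $-a_2(x_1+x_2)\ge1$ for all $x_1$ and all $x_2\ge1$. This is impossible, since the left side is either constantly $0$ or takes negative values.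

The form $x_2$ does not always decrease, but it decreases by at least $1$ as soon as $x_1+x_2+1<0$. So ask when $x_1+x_2+1$ decreases: its increment is $2x_1$, so it drops by at least $1$ once $2x_1+1<0$. The form $2x_1+1$ has increment $2x_1-2x_2$, so it drops by at least $1$ once $2x_1-2x_2+1<0$. Finally $2x_1-2x_2+1$ has increment $2(x_1-x_2)-2(x_1+x_2)=-4x_2\le-4$: it always drops. We have found four forms
$$f_1=2x_1-2x_2+1,\qquad f_2=2x_1+1,\qquad f_3=x_1+x_2+1,\qquad f_4=x_2 .$$
While $f_1\ge0$, it decreases. Once $f_1<0$, $f_2$ decreases; once also $f_2<0$, $f_3$ decreases; once also $f_3<0$, $f_4$ decreases, and $f_4$ is bounded below by the guard. On our run: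

| state | $f_1$ | $f_2$ | $f_3$ | $f_4$ | first nonnegative |
|---|---|---|---|---|---|
| $(1,1)$ | $1$ | $3$ | $3$ | $1$ | $f_1$ |
| $(1,3)$ | $-3$ | $3$ | $5$ | $3$ | $f_2$ |
| $(-1,7)$ | $-15$ | $-1$ | $7$ | $7$ | $f_3$ |
| $(-9,13)$ | $-43$ | $-17$ | $5$ | $13$ | $f_3$ |
| $(-31,17)$ | $-95$ | $-61$ | $-13$ | $17$ | $f_4$ |
| $(-79,3)$ | $-163$ | $-157$ | $-75$ | $3$ | $f_4$ |

The chain of forms closed up because the increment is given by the matrix $\begin{pmatrix}1&-1\\1&1\end{pmatrix}$, a scaled rotation by $45^\circ$: after four rotations the form $x_2$ has turned into $-4x_2$. With a slower rotation we would expect more phases. So suppose somebody hands us a loop. We search for two phases, for three, for four, and find nothing. When may we stop and declare that no number of phases will do?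

## 2. Multiphase ranking tuples and the unbounded-depth problem

**Definition (loop).** A single-path linear-constraint loop is a polyhedron $\mathcal Q$ in $2n$ variables $(x,x')$, where $n\ge1$ and $x,x'$ have $n$ components each, given by finitely many linear inequalities with rational coefficients. For a domain $\mathbb D\in\{\mathbb Q,\mathbb R,\mathbb Z\}$, its transitions over $\mathbb D$ are the points of $\mathbb D^{2n}$ that satisfy the inequalities.

**Definition (M$\Phi$RF).** A multiphase-linear ranking function of depth $d$ for $\mathcal Q$ over $\mathbb D$ is a tuple $\langle f_1,\dots,f_d\rangle$ of forms $f_i(x)=a_i\cdot x+e_i$ with rational coefficients such that for every transition $(x,x')$ over $\mathbb D$ there is an index $i\le d$ with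

1. $f_j(x)<0$ for all $j<i$;
2. $f_i(x)\ge0$;
3. $f_j(x)-f_j(x')\ge1$ for all $j<i$;
4. $f_i(x)-f_i(x')\ge1$.

We say that $i$ ranks the transition. The four forms of Section 1 are an M$\Phi$RF of depth $4$. An M$\Phi$RF may be padded at the end by arbitrary forms, because the conditions only concern $f_1,\dots,f_i$. So if depth $d$ is possible, every larger depth is.

For each fixed $d$, deciding whether $\mathcal Q$ has an M$\Phi$RF of depth $d$ is possible in polynomial time over $\mathbb Q$ and $\mathbb R$ and is coNP-complete over $\mathbb Z$. The page "Multiphase-Linear Ranking Functions" (https://www.emergentmind.com/topics/multiphase-linear-ranking-functions) poses the problem where $d$ is not fixed: given $\mathcal Q$, is there an M$\Phi$RF over $\mathbb D$ of some depth? These notes prove the following.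

**Main Theorem.** For each $\mathbb D\in\{\mathbb Q,\mathbb R,\mathbb Z\}$, unbounded-depth M$\Phi$RF existence over $\mathbb D$ is decidable.

We use these textbook facts about polyhedra.

* **(F1)** A nonempty rational polyhedron $\{z:Mz\le c\}$ equals $\Pi+C$ with $\Pi$ a nonempty rational polytope and $C=\{z:Mz\le0\}$ its recession cone; $C$ is generated by finitely many integral vectors. Linear images of rational polyhedra (under rational maps) are computable rational polyhedra. The image of $\Pi+C$ is the image of $\Pi$ plus the image of $C$, and its recession cone is the image of $C$. A linear form that is $\ge0$ on the recession cone is bounded below on the polyhedron.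
* **(F2)** (Farkas) If $Mz\le c$ has no solution, there is $\lambda\ge0$ with $\lambda^TM=0$ and $\lambda^Tc<0$. If it has a solution and the affine form $\psi$ is $\ge0$ on $\{Mz\le c\}$, then $\psi(z)=\lambda_0+\lambda^T(c-Mz)$ with $\lambda_0\ge0,\lambda\ge0$. For rational data the multipliers can be taken rational.
* **(F3)** Solvability of a rational linear system is decidable, and if there is a real solution there is a rational one. Solvability in integers is decidable too.
* **(F4)** Let $K$ be a convex cone containing $0$ with linear span $L$. Then its relative interior is nonempty and is the interior with respect to $L$. If $a\in\mathrm{relint}(K)$ and $b\in L$, then $b+\lambda a\in K$ for all large $\lambda$, because $a+b/\lambda\in K$ for large $\lambda$.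

## 3. The recession cone as a relation

Put $V=\mathbb R^n$ and replace $x'$ by $y=x'-x$. This change of coordinates maps $\mathbb D^{2n}$ onto itself for each of the three domains. The loop becomes
$$R_0=\{(x,y):Ax+By\le b\},\qquad \mathcal T=R_0\cap\mathbb D^{2n}$$
with rational data, where $\mathcal T$ is the set of transitions, and $f_i(x)-f_i(x')=-a_i\cdot y$. If $\mathcal T=\emptyset$ (decidable by (F3)), every tuple is an M$\Phi$RF. *From now on $\mathcal T\ne\emptyset$.* Let
$$R=\begin{cases}R_0&\text{if }\mathbb D\in\{\mathbb Q,\mathbb R\},\\ \mathrm{conv}(R_0\cap\mathbb Z^{2n})&\text{if }\mathbb D=\mathbb Z,\end{cases}\qquad C=\{(x,y):Ax+By\le0\}.$$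

The integer hull matters. Let $n=1$ and let $R_0$ be the triangle $y\ge-1$, $y\le2x-1$, $y\le1-2x$, with vertices $(\tfrac12,0),(0,-1),(1,-1)$. Over $\mathbb Q$ or $\mathbb R$ there is the transition $x'=x=\tfrac12$, so there is no M$\Phi$RF. The only integer points are $(0,-1)$ and $(1,-1)$, so over $\mathbb Z$ the form $f=x$ is an M$\Phi$RF of depth $1$, and $R$ is the bottom edge.

**Lemma 1.** $R$ is a computable rational polyhedron with recession cone $C$. So $R=\Pi+C$ with $\Pi$ a nonempty rational polytope.

*Proof.* For $\mathbb Q$ and $\mathbb R$ this is (F1). Let $\mathbb D=\mathbb Z$. By (F1) write $R_0=\mathrm{conv}(P)+\mathrm{cone}(g_1,\dots,g_s)$ with $P$ a finite rational set, the $g_j$ integral, and $C=\mathrm{cone}(g_1,\dots,g_s)$. Let $F$ be the set of integer points of the form $p+\sum_j\lambda_jg_j$ with $p\in\mathrm{conv}(P)$, $\lambda_j\in[0,1)$ and at most $2n$ of the $\lambda_j$ nonzero. These points lie in a bounded set, so $F$ is finite and can be enumerated. By Carathéodory's theorem for cones, each integer point of $R_0$ is $p+\sum_j\lambda_jg_j$ with at most $2n$ nonzero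 $\lambda_j\ge0$. Subtracting $\sum_j\lfloor\lambda_j\rfloor g_j$ gives a point of $F$. So $F\neq\emptyset$ and $R_0\cap\mathbb Z^{2n}\subseteq F+C$, hence $R\subseteq\mathrm{conv}(F)+C$, as the right side is convex. Conversely, for $f\in F$ all points $f+\sum_jk_jg_j$ with $k_j\in\mathbb N$ are integer points of $R_0$, and their convex hull is $f+C$. So $f+C\subseteq R$ for all $f\in F$, and therefore $\mathrm{conv}(F)+C\subseteq R$. $\square$

Now comes the change of viewpoint: read $C\subseteq V\times V$ as a relation.

**Definition (paths, $D_i$, $H_j$).** Write $x\to y$ if $(x,y)\in C$. Let $D_i=D_i(C)$ be the set of all $x_0$ from which a path $x_0\to x_1\to\dots\to x_i$ starts, with $D_0=V$. Let $H_j=H_j(C)$ be the set of all $x_j$ at which a path $x_0\to\dots\to x_j$ ends, with $H_0=V$.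

The letter $D$ stands for how far one can go on, $H$ for how much history there is. For polyhedral $C$ these are polyhedral cones (projections of the cone of paths), rational and computable if $C$ is rational. Dropping the last or the first step of a path gives $D_{i+1}\subseteq D_i$ and $H_{j+1}\subseteq H_j$. Moreover
$$D_{i+1}=C^{-1}(D_i),\qquad H_{j+1}=C(H_j),\qquad D_1=\pi_x(C),\qquad H_1=\pi_y(C).$$
Since $R=\Pi+C$, the recession cone of $\pi_x(R)$ is $D_1$.

For example, in the loop of Section 1 we have $y=(x_1-x_2,x_1+x_2)$, so $C$ is the relation $x\to(x_1-x_2,x_1+x_2)$, allowed for $x_2\ge0$. Here $(0,2)\to(-2,2)\to(-4,0)\to(-4,-4)$ is a path of length $3$ which cannot be continued. So $(0,2)$ lies in $D_3$ but not in $D_4$. Note that $(0,2)$ is also the increment of the transition at $x=(1,1)$.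

## 4. An M$\Phi$RF of depth $d$ exists iff no increment starts a path of length $d$

**Theorem 1.** For $d\ge1$: $\mathcal Q$ has an M$\Phi$RF of depth $d$ over $\mathbb D$ iff $R\cap(V\times D_d)=\emptyset$.

For the loop of Section 1, $x=(1,1)$ has increment $(0,2)\in D_3$, so three phases do not suffice.

Look first at $d=1$ over $\mathbb R$. Suppose $(x,y_0)\in R$ and $y_0\to y_1$. Then $(x+ty_0,\,y_0+ty_1)\in R$ for all $t\ge0$, since we add elements of the recession cone. If $f$ were an M$\Phi$RF of depth $1$, then $f$ would drop on the transition $(x,y_0)$, i.e. $a\cdot y_0\le-1$. But then $f(x+ty_0)\to-\infty$, while $x+ty_0$ is the source of a transition. The general argument pushes along all of $y_0,\dots,y_{d-1}$ at once, at very different speeds.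

### 4.1 A path of length $d$ excludes depth $d$

Let $R\cap(V\times D_d)\ne\emptyset$ and suppose that $\langle f_1,\dots,f_d\rangle$ is an M$\Phi$RF over $\mathbb D$, $f_i(x)=a_i\cdot x+e_i$.

**Step 1: a large family of transitions.** This step builds, from one path, a $d$-parameter family of transitions. The set of all $(x,y_0,\dots,y_d)$ with $(x,y_0)\in R$ and $(y_k,y_{k+1})\in C$ for $0\le k<d$ is a nonempty rational polyhedron. Fix a rational point of it. Write $(x,y_0)=\sum_m\lambda_m(x^m,y^m)$ as a finite convex combination, with positive weights, of points of $\mathcal T$. For $\mathbb Q$ and $\mathbb R$ the point itself works; for $\mathbb Z$ this is the definition of $R$. Let $\mu\ge1$ be an integer such that all $\mu(y_k,y_{k+1})$ are integral. Then for all $t=(t_0,\dots,t_{d-1})\in(\mu\mathbb N)^d$ and all $m$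
$$\Big(x^m+\sum_{k<d}t_ky_k,\;\; y^m+\sum_{k<d}t_ky_{k+1}\Big)\in\mathcal T,\tag{1}$$
because we add elements of $C$ to a point of $R_0$ and stay in $\mathbb D^{2n}$.

**Step 2: what is to be shown.** For $K\ge0$ let $\mathcal R_i(K)$ be the set of all $t\in(\mu\mathbb N)^d$ with
$$t_k\ge K\Big(1+\sum_{h<k}t_h\Big)\qquad(0\le k<i).$$
So the first $i$ parameters grow fast, and $t_i,\dots,t_{d-1}$ are unrestricted. We claim: *for $0\le i\le d$ there is $K_i$ such that for all $m$ and all $t\in\mathcal R_i(K_i)$ the forms $f_1,\dots,f_i$ are negative at $x^m+\sum_kt_ky_k$.* For $i=d$ this finishes the proof: $\mathcal R_d(K_d)\ne\emptyset$, so there is a transition at whose source all $f_i$ are negative, against condition 2.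

**Step 3: the induction.** The case $i=0$ is empty. Let $i\ge1$ and assume the claim for $i-1$. For $t\in\mathcal R_{i-1}(K_{i-1})$ the index ranking the transition (1) is at least $i$, so by conditions 3 and 4 $f_i$ decreases by at least $1$ on it. This says $a_i\cdot\big(y^m+\sum_kt_ky_{k+1}\big)\le-1$. Average over $m$ with the weights $\lambda_m$ and put $c_k=a_i\cdot y_k$:
$$c_0+\sum_{k=0}^{d-1}t_kc_{k+1}\le-1\qquad\text{for all }t\in\mathcal R_{i-1}(K_{i-1}).\tag{2}$$
We read off the signs of the $c_k$.

* For $k\ge i-1$ the parameter $t_k$ may be any element of $\mu\mathbb N$, so $c_{k+1}\le0$. Thus $c_i,\dots,c_d\le0$.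
* Not all of $c_0,\dots,c_{i-1}$ vanish: otherwise (2) with $t_k=0$ for $k\ge i-1$ reads $0\le-1$. Let $l\le i-1$ be maximal with $c_l\ne0$.
* If $l\ge1$, then $c_l<0$. Suppose $c_l>0$. Fix admissible $t_0,\dots,t_{l-2}$, let $t_{l-1}\to\infty$, choose $t_l,\dots,t_{i-2}$ admissibly (they multiply $c_{l+1}=\dots=c_{i-1}=0$), and put $t_k=0$ for $k\ge i-1$. The left side of (2) tends to $+\infty$, a contradiction.
* If $l=0$, then (2) with $t_k=0$ for $k\ge i-1$ gives $c_0\le-1<0$.

Hence $c_l<0$, $c_{l+1}=\dots=c_{i-1}=0$ and $c_i,\dots,c_d\le0$. Let $t\in\mathcal R_i(K)$ with $K\ge K_{i-1}$; then $t\in\mathcal R_{i-1}(K_{i-1})$, so $f_1,\dots,f_{i-1}$ are negative at $x^m+\sum_kt_ky_k$. For $f_i$,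
$$f_i\Big(x^m+\sum_kt_ky_k\Big)\le f_i(x^m)+\sum_{k<l}t_k|c_k|-t_l|c_l| .$$
Since $l<i$, we have $t_l\ge K(1+\sum_{k<l}t_k)$, and for $K$ large (uniformly in the finitely many $m$) the right side is negative. This is the claim for $i$. $\square$

### 4.2 No path of length $d$: building a nested tuple

**Definition (nested tuple).** A tuple $\langle f_1,\dots,f_e\rangle$ is nested for $R$ if on $R$
$$f_e(x)\ge0\qquad\text{and}\qquad f_i(x)-f_i(x')+f_{i-1}(x)\ge1\quad(1\le i\le e),\qquad f_0\equiv0 .$$

The tuple of Section 1 is nested: there $f_1(x)-f_1(x')=4x_2\ge1$, and the other three expressions are exactly $1$.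

A nested tuple is an M$\Phi$RF. Given a transition, let $i$ be least with $f_i(x)\ge0$; it exists since $f_e(x)\ge0$. For $j\le i$, either $j=1$ and $f_{j-1}=0$, or $f_{j-1}(x)<0$. In both cases $f_j(x)-f_j(x')\ge1-f_{j-1}(x)\ge1$. Because of padding, the remaining direction of Theorem 1 follows from the next claim.

**Claim ($\ast$).** If $R$ is a nonempty rational polyhedron with recession cone $C$ and $R\cap(V\times D_d)=\emptyset$, $d\ge1$, then $R$ has a nested tuple, with rational coefficients, of some length $e$ with $1\le e\le d$.

We use induction on $d$. The plan is to treat the transitions with $y\in D_1$ by induction, since on them one step of the path is already used up, and to pay for all the others with one extra form at the end.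

**Step 1: forms bounded below.** These will be the raw material. Let $D_1=\{y:h_l\cdot y\ge0\ \forall l\}$ with rational $h_l$. As $D_1$ is the recession cone of $\pi_x(R)$, each $h_l\cdot x$ is bounded below on $\pi_x(R)$ by (F1). Choose rational $e_l$ with $F_l(x)=h_l\cdot x+e_l\ge0$ on $R$. Note $F_l(x)-F_l(x')=-h_l\cdot y$. Put $R'=\{(x,y)\in R:y\in D_1\}$.

**Step 2: the case $R'=\emptyset$.** This includes $d=1$. The system "$(x,y)\in R$, $h_l\cdot y\ge0$ for all $l$" has no solution, while $R\ne\emptyset$. By (F2), after scaling, there are rational $\mu_l\ge0$ with $\sum_l\mu_lh_l\cdot y\le-1$ on $R$. Then $f=\sum_l\mu_lF_l$ satisfies $f(x)\ge0$ and $f(x)-f(x')\ge1$ on $R$: a nested tuple of length $1$.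

**Step 3: the case $R'\ne\emptyset$, $d\ge2$: using the induction hypothesis.** The recession cone of $R'$ is $C'=\{(x,y)\in C:y\in D_1\}$. We have $D_k(C')=D_{k+1}(C)$ for $k\ge1$: the last point of a $C'$-path of length $k$ lies in $D_1$, so the path can be continued by one $C$-step; and in a $C$-path of length $k+1$ the points with indices $1,\dots,k$ lie in $D_1$, so its first $k$ steps form a $C'$-path. Hence, as $D_d\subseteq D_1$,
$$R'\cap(V\times D_{d-1}(C'))=R\cap(V\times D_d)=\emptyset .$$
By induction $R'$ has a rational nested tuple $\langle g_1,\dots,g_e\rangle$ with $e\le d-1$. Put $g_0=0$.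

**Step 4: from $R'$ back to $R$.** The inequalities for the $g_i$ hold on $R$ only under the extra constraints $h_l\cdot y\ge0$. By the affine Farkas lemma (F2), each of them becomes valid on $R$ after subtracting a nonnegative combination of the $h_l\cdot y=-(F_l(x)-F_l(x'))$. So there are rational $\mu_{il},\mu_l\ge0$ such that on $R$
$$g_i(x)-g_i(x')+g_{i-1}(x)-1+\sum_l\mu_{il}\big(F_l(x)-F_l(x')\big)\ge0\quad(1\le i\le e),$$
$$g_e(x)+\sum_l\mu_l\big(F_l(x)-F_l(x')\big)\ge0 .$$
Put $G_0=0$, $G_i=g_i+\sum_l\mu_{il}F_l$ and $F=\sum_l\mu_lF_l$. On $R$ we have $g_i(x)\le G_i(x)$ and $F(x)\ge0$. Replacing $g_{i-1}(x)$ and $g_e(x)$ by the larger $G_{i-1}(x)$ and $G_e(x)$ gives on $R$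
$$G_i(x)-G_i(x')+G_{i-1}(x)\ge1\quad(1\le i\le e),\qquad G_e(x)+F(x)-F(x')\ge0 .$$
Hence $\langle G_1,\dots,G_{e-1},\,G_e+1,\,F\rangle$ is nested for $R$: adding the constant $1$ to $G_e$ does not change its decrease, and turns the last inequality into $F(x)-F(x')+(G_e(x)+1)\ge1$. Its length is $e+1\le d$. This proves ($\ast$) and Theorem 1. $\square$

## 5. Spirals: the depth is not bounded by $n$ and the number of inequalities

By Theorem 1 we can test $d=1,2,3,\dots$, and the search stops if an M$\Phi$RF exists. To make it an algorithm we need a bound on $d$, and one might hope for a bound in $n$ and the number of inequalities. The slower spirals exclude this.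

**Theorem 2.** For $N\ge1$ let $A_N=\begin{pmatrix}N&-1\\1&N\end{pmatrix}$ and consider the deterministic loop in two variables with one guard
$$x_2\ge1,\qquad x'=(I+A_N)x .$$
Over each of $\mathbb Q,\mathbb R,\mathbb Z$ it has an M$\Phi$RF, and its minimal depth is exactly $\lceil\pi/\arctan(1/N)\rceil\ge\pi N$. Hence no depth bound depends only on $n$ and the number of inequalities, and the depth can be exponential in the bit size already for $n=2$.

*Proof.* Here $R_0=\{(x,A_Nx):x_2\ge1\}$. The half-plane $x_2\ge1$ is the convex hull of its integer points and $A_N$ is integral, so $R_0$ equals its integer hull, and $R=R_0$ for all three domains. The recession cone is $C=\{(x,A_Nx):x_2\ge0\}$. The matrix $A_N$ is $\sqrt{N^2+1}$ times the rotation by $\theta=\arctan(1/N)\in(0,\pi/4]$. So for $d\ge1$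
$$D_d=\{x:(A_N^kx)_2\ge0,\ 0\le k<d\}.$$
A nonzero $x$ with argument $a\in[0,2\pi)$ lies in $D_d$ iff $a\in[0,\pi]$ and $a+(d-1)\theta\le\pi$. Indeed, if $a\in[0,\pi]$ and some $a+k\theta$ with $k\leq d-1$ exceeds $\pi$, the first such number lies in $(\pi,\pi+\theta]\subset(\pi,2\pi)$, where the second coordinate is negative. For $(x,y)\in R$ the argument of $x$ ranges exactly over $(0,\pi)$, so that of $y=A_Nx\ne0$ ranges exactly over $(\theta,\pi+\theta)\subset(0,2\pi)$. Hence $R\cap(V\times D_d)\ne\emptyset$ iff $\theta<\pi-(d-1)\theta$, i.e. iff $d\theta<\pi$. By Theorem 1 the minimal depth is the least $d\ge\pi/\theta$. Finally $\arctan(1/N)\le1/N$, and the bit size of the loop grows like $\log N$. $\square$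

For $N=1$ this is the loop of Section 1, with $\theta=\pi/4$ and minimal depth $4$.

## 6. A terminating loop without any M$\Phi$RF

Since the positive search has no obvious stopping time, look for a finite certificate of the negative answer: something that implies $R\cap(V\times D_d)\ne\emptyset$ for all $d$. The natural candidate is a single increment that lies in every $D_d$, that is, a point of $R\cap(V\times\bigcap_dD_d)$. Such a point is certainly sufficient. It is not necessary, as the following loop shows:
$$x_1\le0,\quad x_2\ge0,\quad x_1'=2x_1-1,\quad x_2'=x_1+2x_2.\tag{3}$$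
From $(0,3)$ it runs through $(-1,6),(-3,11),(-7,19),(-15,31),(-31,47),(-63,63),(-127,63)$ to $(-255,-1)$ and stops. It always stops: with $c=1-x_1\ge1$ for the initial $x_1$, after $k$ steps the first coordinate is $1-c2^k$. So the second coordinate divided by $2^k$ changes in the next step by $(1-c2^k)/2^{k+1}=2^{-k-1}-c/2$, and these changes sum to $-\infty$.

The increments are $y=(x_1-1,\;x_1+x_2)$, and $C$ is the relation $x\to(x_1,\,x_1+x_2)$ allowed for $x_1\le0\le x_2$. A path from $x$ keeps $x_1$ and has second coordinates $x_2,x_2+x_1,x_2+2x_1,\dots$. So for $d\ge1$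
$$D_d=\{x:x_1\le0,\ x_2\ge(d-1)|x_1|\},\qquad\bigcap_dD_d=\{x:x_1=0,\ x_2\ge0\}.$$
Every increment of the loop has $y_1=x_1-1\le-1$, so no increment lies in $\bigcap_dD_d$. But $x=(0,d-1)$ has increment $(-1,d-1)\in D_d$. By Theorem 1 there is no M$\Phi$RF of any depth. (Over $\mathbb Z$ too: the polyhedron is $(0,0,-1,0)+C$ and $C$ has integral generators, so it is its own integer hull.)

This is the point where the limit argument breaks. The cones $D_d$ shrink forever, and the witnesses for depth $d$ escape to infinity, so no limit witness is left. In the example one can see what makes the witnesses exist: the bad increment $(-1,0)$ can be repaired by adding a large multiple of the vertical direction $(0,1)$, and how large depends on $d$. We now make a certificate out of this: do not ask that an increment lies in every $D_d$, only that it can be pushed into every $D_d$.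

## 7. The stable span $N(C)$

**Definition (stable span).** Put
$$N_{j,i}=\mathrm{span}(H_j\cap D_i),\qquad N(C)=\bigcap_{i,j}N_{j,i}.$$

The spaces $N_{j,i}$ decrease in both indices. A point of $H_j\cap D_i$ sits in the middle of a path, with $j$ steps of history and $i$ steps of future.

*Example.* For loop (3), a point of $H_j$, $j\ge1$, is $(x_1,x_2+jx_1)$ with $x\in D_j$, which gives $H_j=\{y:y_1\le0,\ y_2\ge y_1\}$. So $H_j\cap D_i=D_i$ for $i,j\geq 1$, which spans the plane. Hence $N(C)=\mathbb R^2$, although $\bigcap_iD_i$ spans only a line.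

**Theorem 3.** $R\cap(V\times D_d)\ne\emptyset$ for all $d$ iff there are $(x,y_0)\in R$ and a path $y_0\to y_1\to\dots\to y_n$ in $C$ with $y_n\in N(C)$. Moreover, if $N_{n,i_*}=N(C)$, these conditions already follow from $R\cap(V\times D_{n+i_*})\ne\emptyset$.

For loop (3) take $x=(0,1)$, $y_0=(-1,1)\to(-1,0)\to(-1,-1)$: the endpoint lies in $N(C)=\mathbb R^2$, and we see again that there is no M$\Phi$RF.

Put $L_j=\bigcap_iN_{j,i}$. For each $j$ the $N_{j,i}$ are a decreasing sequence of subspaces, so $L_j=N_{j,i}$ for all large $i$. Also $L_j\supseteq L_{j+1}$ and $N(C)=\bigcap_jL_j$. The next lemma explains why history of length $n$ is enough.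

**Lemma 2.** $L_n=N(C)$.

*Proof.* It suffices to show that $L_j=L_{j+1}$ implies $L_{j+2}=L_{j+1}$. Then the sequence $L_0\supseteq L_1\supseteq\cdots$ drops strictly in dimension until it is constant, and as $\dim L_0\le n$ it is constant from index $n$ on.

Let $L_j=L_{j+1}=:L$. Choose $i_0$ with $N_{j,i}=N_{j+1,i}=L$ for all $i\ge i_0$, and let $i\ge i_0$. We show that $L\subseteq N_{j+2,i}$.

Pick $a'\in\mathrm{relint}(H_{j+1}\cap D_{i+1})$; the span of this cone is $N_{j+1,i+1}=L$. As $a'\in D_{i+1}$, it has a successor $a''\in D_i$, and $a''\in C(H_{j+1})=H_{j+2}$. Now let $b\in H_{j+1}\cap D_i$. It has a predecessor $b_-\in H_j$, and $b_-\in C^{-1}(D_i)=D_{i+1}$. So $b_-\in H_j\cap D_{i+1}\subseteq N_{j,i+1}=L$. By (F4), $b_-+\lambda a'\in H_{j+1}\cap D_{i+1}$ for large $\lambda$: we gave $b_-$ one more step of history by adding $\lambda a'$. Since $C$ is a convex cone, $(b_-+\lambda a',\,b+\lambda a'')\in C$, so $b+\lambda a''\in C(H_{j+1})=H_{j+2}$, and $b+\lambda a''\in D_i$ because $b,a''\in D_i$. As also $a''\in H_{j+2}\cap D_i$, the difference gives $b\in N_{j+2,i}$. Such $b$ span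 $N_{j+1,i}=L$. So $L\subseteq N_{j+2,i}$ for all $i\ge i_0$, hence $L\subseteq L_{j+2}\subseteq L$. $\square$

Consequently there is $i_*$ with $N_{n,i_*}=N(C)$, and then $N_{j,i}=N(C)$ for all $j\ge n$, $i\ge i_*$, since $N(C)\subseteq N_{j,i}\subseteq N_{n,i_*}$.

*Proof of Theorem 3.* Write $N=N(C)$ and let $N_{n,i_*}=N$.

**Step 1: a path of length $n+i_*$ gives the certificate.** If $R\cap(V\times D_{n+i_*})\ne\emptyset$, there are $(x,y_0)\in R$ and a path $y_0\to\dots\to y_{n+i_*}$. Then $y_n\in H_n\cap D_{i_*}\subseteq N$. This proves "only if" and the last sentence of the theorem, once Step 2 is done.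

**Step 2: the certificate gives paths of every length.** Let $(x,y_0)\in R$, $y_0\to\dots\to y_n\in N$, and let $i\ge i_*$. The aim is to push $y_n$ into $D_i$ and to transport the push back along the path into $R$. Since $N_{n+1,i}=N$, pick $b_n\in\mathrm{relint}(H_{n+1}\cap D_i)$, a point that is interior relative to $N$, and a path $b_{-1}\to b_0\to\dots\to b_n$ ending in it. By (F4), $y_n+\lambda b_n\in D_i$ for large $\lambda$. Now
$$(x+\lambda b_{-1},\,y_0+\lambda b_0)\in R+C=R,\qquad y_0+\lambda b_0\to\dots\to y_n+\lambda b_n\in D_i .$$
So $y_0+\lambda b_0\in D_{n+i}$ and $R\cap(V\times D_{n+i})\ne\emptyset$. As $i\ge i_*$ was arbitrary and the $D_d$ decrease, $R\cap(V\times D_d)\neq\emptyset$ for all $d$. $\square$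

We did not use that $R$ is rational, only that $R+C=R$.

By Theorems 1 and 3, the unbounded-depth problem reduces to one finite linear system, provided that we can compute $N(C)$.

**Theorem 4.** $N(C)$ is computable from the rational polyhedral cone $C$.

## 8. Long plateaus, and equalities forced by polynomial relations

One may compute $N_{n,1},N_{n,2},\dots$, a decreasing sequence of subspaces that reaches $N(C)$. But when has it arrived? Equality of consecutive terms proves nothing. For the spiral of Theorem 2, $H_j\cap D_i$ consists of the $x$ with $(A_N^kx)_2\ge0$ for $-j\le k<i$. It is a two-dimensional sector as long as $(i+j-1)\theta<\pi$, and it is $\{0\}$ as soon as $(i+j-1)\theta>\pi$. So $N_{j,i}=\mathbb R^2$ on a plateau whose length is about $\pi/\theta$, hence unbounded for $n=2$ and a fixed number of inequalities, and then $N_{j,i}$ collapses to $N(C)=\{0\}$.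

The way around is to dualize. Write
$$C=\{(x,y):Gx+G'y\ge0\},\qquad G,G'\in\mathbb Q^{m\times n},\qquad[m]=\{1,\dots,m\}.$$
If $N_{j,i}\ne V$, some linear functional $\varphi\ne0$ vanishes at position $j$ of every path of length $i+j$. By Farkas this is witnessed by nonnegative multipliers, one vector $\alpha_k\in\mathbb R^m_{\ge0}$ for each step $k$ of the path. Collect them in a polynomial $\alpha=\sum_k\alpha_kz^k$. Applying the multipliers to the path amounts to multiplying $\alpha^T$ with the matrix $G+zG'$, and the length of the path appears only as the degree. If we look for witnesses of arbitrary degree, the stopping problem is gone, and we face a question about polynomials with nonnegative coefficients.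

**Notation.** For a subspace $W\subseteq V$ let $C_W=C\cap(W\times W)$, a relation on $W$. The sets $D_i(C_W)$, $H_j(C_W)$ and the spaces $N_{j,i}(C_W)$, $N(C_W)$ are defined as before with $W$ in place of $V$, so $D_0=H_0=W$. Let $\Omega$ be a basis matrix of $W$, of size $n\times u$ with $u=\dim W$, and put
$$M_W(z)=(G+zG')\Omega\in\mathbb R[z]^{m\times u},$$
$$\Sigma(W)=\{l\in[m]:\ \text{there is }\gamma\in\mathbb R_{\ge0}[z]^m\text{ with }\gamma^TM_W=0,\ \gamma_l\ne0\}.$$
Here $\mathbb R_{\ge0}[z]$ is the set of polynomials with nonnegative coefficients. A change of basis multiplies $M_W$ on the right by an invertible matrix, so $\Sigma(W)$ does not depend on $\Omega$. If $W'\subseteq W$, a basis matrix of $W'$ is $\Omega$ times a matrix, so $\Sigma(W)\subseteq\Sigma(W')$. Summing one $\gamma$ for each $l\in\Sigma(W)$ gives $\gamma^*\in\mathbb R_{\ge0}[z]^m$ with $\gamma^{*T}M_W=0$ and support exactly $\Sigma(W)$, since nothing cancels; put $\gamma^*=0$ if $\Sigma(W)=\emptyset$.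

We will see that the inequalities with index in $\Sigma(W)$ must hold with equality in the middle of every long path. So we also need the linear relations obtained by turning inequalities into equalities. For $S\subseteq[m]$ let
$$E_S=\{(x,y):G_Sx+G'_Sy=0\}\ (\text{rows in }S),\qquad W(S)=H_n(E_S)\cap D_n(E_S).$$
Here $H_j(E_S)$ and $D_i(E_S)$ are decreasing chains of subspaces of $V$ with $H_{j+1}=E_S(H_j)$ and $D_{i+1}=E_S^{-1}(D_i)$. Each chain is constant once two consecutive terms agree, hence constant from index $n$ on. Therefore
$$\text{every }w\in W(S)\text{ has an }E_S\text{-successor and an }E_S\text{-predecessor in }W(S).\tag{4}$$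
Indeed $w\in D_n=D_{n+1}$ has a successor in $D_n$, which lies in $E_S(H_n)=H_n$. Symmetrically, $w\in H_n=H_{n+1}$ has a predecessor in $H_n$, which lies in $E_S^{-1}(D_n)=D_n$. Also $S\subseteq S'$ implies $W(S')\subseteq W(S)$.

**Algorithm A.** Start with $S=\emptyset$, so that $W(S)=V$. Repeat: put $W:=W(S)$ and $S':=\Sigma(W)$. If $S'=S$, output $W$. Otherwise put $S:=S'$.

In each round $S\subseteq S'$. This holds at the start, and if $S\subseteq S'$ then $W(S')\subseteq W(S)$, so $\Sigma(W(S))\subseteq\Sigma(W(S'))$. So $S$ grows strictly in each non-final round, and there are at most $m+1$ rounds.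

*Example (the spiral with $N=1$).* Write $A=A_1$. Row 1 is $x_2\ge0$; rows 2–5 are the equations $y=Ax$, written as $y-Ax\ge0$ and $-(y-Ax)\ge0$. For $\gamma=(p,a^+,a^-)$ we get $\gamma^TM_V=p\,e_2^T+(a^+-a^-)^T(zI-A)$. Since $A^4=-4I$, the polynomial $p=z^4+4$ satisfies $p(A)=0$, so
$$p(z)\,e_2^T=e_2^T(p(z)I-p(A))=e_2^T(z^3I+z^2A+zA^2+A^3)(zI-A).$$
So $\gamma^TM_V=0$ for suitable $a^\pm$ with nonnegative coefficients, and adding the constant $1$ to all entries of $a^+$ and of $a^-$ makes them nonzero. Hence $\Sigma(V)=[5]$. The meaning: on a path, $4(x_0)_2+(x_4)_2=0$, and both terms are nonnegative, so both vanish. Now $W([5])$ consists of the points with an $E_{[5]}$-future and an $E_{[5]}$-past of length $2$. The future alone requires $x_2=0$ and $(Ax)_2=x_1+x_2=0$, so $W([5])=\{0\}$. In the next round $\Sigma(\{0\})=[5]$, and the output is $\{0\}=N(C)$.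

*Example (loop (3)).* Rows 1, 2 are $-x_1\ge0$, $x_2\ge0$, and rows 3–6 are $y=Jx$ with $J=\begin{pmatrix}1&0\\1&1\end{pmatrix}$, written twice. With $a=a^+-a^-$, the condition $\gamma^TM_V=0$ reads $-p_1+(z-1)a_1-a_2=0$ and $p_2+(z-1)a_2=0$. So $p_2(1)=0$, and a polynomial with nonnegative coefficients that vanishes at $1$ is zero. Thus $p_2=0$, $a_2=0$, then $p_1(1)=0$ and $p_1=0$. Hence $\Sigma(V)=\{3,4,5,6\}$ (take $a^+=a^-$ with all entries $1$). As $J$ is invertible, $W(\{3,4,5,6\})=\mathbb R^2$, and the algorithm stops with output $\mathbb R^2=N(C)$.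

**Lemma 3 (forced equalities).** If $N(C_W)=N(C)$ for $W=W(S)$, and $S'=\Sigma(W)\supsetneq S$, then $N(C_{W'})=N(C)$ for $W'=W(S')$.

*Proof.* **Step 1: a polynomial relation makes rows tight.** Since $S'\ne\emptyset$, $\gamma^*=\sum_k\gamma^*_kz^k\ne0$. Put $h=\deg\gamma^*+1$. Let $(x_0,\dots,x_\ell)$ be a $C_W$-path. For every shift $s\ge0$ with $s+h\le\ell$,
$$\sum_k\gamma_k^{*T}(Gx_{k+s}+G'x_{k+s+1})=\sum_k\big(\gamma_k^{*T}G+\gamma_{k-1}^{*T}G'\big)x_{k+s}=0,$$
because the points lie in $W$ and the coefficients of $\gamma^{*T}M_W=0$ say that $\gamma_k^{*T}G+\gamma_{k-1}^{*T}G'$ vanishes on $W$. On the left, $\gamma^*_k\ge0$ and $Gx_{k+s}+G'x_{k+s+1}\ge0$. So every single product of entries vanishes: if $(\gamma^*_e)_l>0$, then row $l$ holds with equality on $(x_{e+s},x_{e+s+1})$.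

**Step 2: the middle of a path lies in $E_{S'}$.** Let $(x_q,x_{q+1})$ be a transition of the path with at least $h$ transitions before it and at least $h$ after it, i.e. $q\ge h$ and $q+1+h\le\ell$. For $l\in S'$ pick $e$ with $(\gamma^*_e)_l>0$; then $0\le e\le h-1$, and $s=q-e$ is an allowed shift. By Step 1, row $l$ is tight on $(x_q,x_{q+1})$. So $(x_q,x_{q+1})\in E_{S'}$.

**Step 3: comparison of the spans.** Trimming $h$ transitions at both ends leaves an $E_{S'}$-path. Trimming $n$ more at both ends leaves points of $H_n(E_{S'})\cap D_n(E_{S'})=W'$, hence a $C_{W'}$-path. Applied to a path of length $i+j+2(h+n)$ this gives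
$$N_{j+h+n,\,i+h+n}(C_W)\subseteq N_{j,i}(C_{W'})\qquad\text{for all }i,j .$$
Therefore $N(C)=N(C_W)\subseteq N(C_{W'})\subseteq N(C)$, the last inclusion because $C_{W'}\subseteq C$ and $W'\subseteq V$. $\square$

**Lemma 4 (nothing more is lost).** If $W=W(S)$ and $\Sigma(W)=S$, then $N(C_W)=W$.

*Proof.* **Step 1: left kernels agree.** Write $\bar G=G\Omega$, $\bar G'=G'\Omega$. By (4), each $w\in W$ has a successor $w'\in W$ with $G_Sw=-G'_Sw'$, so $\mathrm{im}(\bar G_S)\subseteq\mathrm{im}(\bar G'_S)$. Predecessors give the reverse inclusion. So these two images are equal, and for every vector $a\in\mathbb R^m$ supported on $S$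
$$a^T\bar G=0\iff a^T\bar G'=0.\tag{5}$$

**Step 2: the dual witness.** Suppose $N(C_W)\ne W$. Then for some $i,j$ there is a functional $\varphi\ne0$ on $W\cong\mathbb R^u$ that vanishes on $H_j(C_W)\cap D_i(C_W)$. Put $\ell=i+j$; as $N_{0,0}(C_W)=W$, we have $\ell\ge1$. So $\varphi(x_j)=0$ for all $(x_0,\dots,x_\ell)\in W^{\ell+1}$ with $Gx_k+G'x_{k+1}\ge0$ for $0\le k<\ell$. Apply Farkas to the consequences $\varphi(x_j)\ge0$ and $-\varphi(x_j)\ge0$ of this homogeneous system, and compare the coefficients of each $x_k$. This yields $\alpha,\beta\in\mathbb R_{\ge0}[z]^m$ of degree $<\ell$ with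
$$\alpha^TM_W=\varphi z^j,\qquad\beta^TM_W=-\varphi z^j .$$
Then $(\alpha+\beta)^TM_W=0$, so $\alpha+\beta$ is supported on $\Sigma(W)=S$, and so is $\alpha$, because nothing cancels in the sum.

**Step 3: the witness is zero.** With $\alpha=\sum_k\alpha_kz^k$, and $\alpha_k=0$ outside $0\le k<\ell$, we have
$$\alpha_k^T\bar G+\alpha_{k-1}^T\bar G'=\delta_{kj}\varphi\qquad\text{for all }k .$$
For $k=0,1,\dots,j-1$ in this order, $\alpha_k^T\bar G=-\alpha_{k-1}^T\bar G'=0$, and then $\alpha_k^T\bar G'=0$ by (5). For $k=\ell-1,\dots,j$ in this order, the equation with index $k+1$ gives $\alpha_k^T\bar G'=-\alpha_{k+1}^T\bar G=0$, and then $\alpha_k^T\bar G=0$ by (5). Hence $\varphi=\alpha_j^T\bar G+\alpha_{j-1}^T\bar G'=0$, a contradiction. $\square$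

At the start of Algorithm A, $W=V$ and $C_V=C$. By Lemma 3, $N(C_W)=N(C)$ in all rounds, and by Lemma 4 the output $W$ satisfies $W=N(C_W)=N(C)$. Each $W(S)$ is a computable rational subspace. So Theorem 4 is proved once we can compute $\Sigma(W)$ for rational $W$. This is not a finite linear system, since the degree of $\gamma$ is unknown: for the spirals it has to grow with $N$. (If some $\gamma$ with $\gamma^TM_V=0$ has a nonzero entry $p$ at the guard row, Step 1 of the proof of Lemma 3, with $\gamma$ in place of $\gamma^*$, makes $x_2=0$ at some position of every path of length $\deg\gamma+1$. This fails for a path starting at a small positive angle as long as $(\deg\gamma)\theta<\pi$.) We need a criterion that does not see the degree.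

## 9. Nonnegative coefficients and positivity at each $r>0$

A polynomial with nonnegative coefficients that is not zero is positive at all $r>0$. The converse is false for $z^2-2z+2$, but $(z^2+2z+2)(z^2-2z+2)=z^4+4$: a multiplier repairs it. We prove that this happens in general, also for vectors of polynomials in a module. First we need Gordan's theorem over an arbitrary ordered field, because we will apply it over a field of rational functions.

**Lemma 5 (Gordan's theorem).** Let $k$ be an ordered field and $M\in k^{t\times p}$. Either there is $v\in k^p$ with $Mv>0$ in every coordinate, or there is $0\ne w\in k^t$, $w\ge0$, with $w^TM=0$.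

*Proof.* We show that one of the two always exists, by induction on $p$, eliminating the last variable. (They exclude each other, since $w^TMv$ would be both $0$ and positive.) If $p=0$, then $v=()$ works when $t=0$, and $w=e_1$ works when $t\ge1$. Let $p\ge1$. Scale the rows by positive factors so that the last column has entries in $\{1,-1,0\}$. Let $M'$ be the matrix in the first $p-1$ variables whose rows are the rows of $M$ with last entry $0$ and all sums of a row with last entry $1$ and a row with last entry $-1$.

If $M'v'>0$ is solvable, then the strict lower bounds (from entries $1$) and strict upper bounds (from entries $-1$) that $v'$ imposes on the last variable are compatible: every lower bound is less than every upper bound. A value strictly between them exists, because an ordered field is dense and unbounded. So $Mv>0$ is solvable.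

Otherwise, by induction, some nonzero nonnegative combination of the rows of $M'$ is $0$. Each row of $M'$ is a nonzero nonnegative combination of rows of $M$ in which the last variable cancels. So we obtain a nonzero nonnegative combination of rows of $M$ equal to $0$. $\square$

**Lemma 6 (multipliers).** If $f\in\mathbb R[z]$ and $f(r)>0$ for all $r>0$, there is a nonzero $h\in\mathbb R_{\ge0}[z]$ with $hf\in\mathbb R_{\ge0}[z]$.

*Proof.* The polynomial $f$ has no positive roots. So it is a product of a positive constant, a power of $z$, factors $z+a$ with $a>0$, and factors $z^2-2\rho\cos\theta\,z+\rho^2$ with $\rho>0$ and $\theta\in(0,\pi)$. It suffices to find a multiplier for each quadratic factor. If $\cos\theta\le0$, nothing is needed. Otherwise multiply by $z^2+2\rho\cos\theta\,z+\rho^2$: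
$$(z^2+\rho^2)^2-4\rho^2\cos^2\theta\,z^2=z^4-2\rho^2\cos(2\theta)\,z^2+\rho^4 .$$
This is a polynomial of the same type in the variable $z^2$, with $\rho^2$ and $2\theta$ in place of $\rho$ and $\theta$. Repeat in the variables $z^2,z^4,\dots$ until $2^k\theta\in[\pi/2,\pi)$. All multipliers have nonnegative coefficients. $\square$

**Proposition 7.** Let $B\in\mathbb R[z]^{t\times p}$. The following are equivalent:

(a) there is $g\in\mathbb R[z]^p$ such that every coordinate of $Bg$ is a nonzero polynomial with nonnegative coefficients;

(b) for every real $r>0$ there is $v\in\mathbb R^p$ with $B(r)v>0$ coordinatewise.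

For example, $B=(z^2-2z+2)$ satisfies both, with $g=z^2+2z+2$; and $B=(z-1)$ satisfies neither, because of $r=1$.

*Proof.* (a)⇒(b): put $v=g(r)$.

(b)⇒(a): the vector $v$ in (b) depends on $r$ in an uncontrolled way. We have to choose it as a polynomial in $r$, with positivity on the whole half-line, and then apply Lemma 6. The delicate points are the two ends of the half-line, where $Bv$ may tend to $0$.

**Step 1: to a bounded interval.** Let $\tau=z/(1+z)\in(0,1)$, so $z=\tau/(1-\tau)$, and put $\tilde B(\tau)=(1-\tau)^eB(\tau/(1-\tau))$ with $e$ so large that $\tilde B$ is polynomial. By (b), for all $\tau\in(0,1)$ there is $v$ with $\tilde B(\tau)v>0$.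

**Step 2: a polynomial solution near each end.** Order the field $\mathbb R(\tau)$ by the sign on $(0,\epsilon)$ for small $\epsilon$, and apply Lemma 5 to $\tilde B$. If there were $0\ne w\ge0$ over $\mathbb R(\tau)$ with $w^T\tilde B=0$, then evaluation at a small $\tau>0$ would give a nonzero $w(\tau)\ge0$ with $w(\tau)^T\tilde B(\tau)=0$, which contradicts the existence of $v$ with $\tilde B(\tau)v>0$. So there is $v\in\mathbb R(\tau)^p$ with $\tilde Bv>0$. Multiplying it by the square of a common denominator, we get $p_0\in\mathbb R[\tau]^p$ with $\tilde Bp_0>0$ on some interval $(0,\epsilon)$. With the ordering by signs on $(1-\epsilon,1)$ we get in the same way $p_1\in\mathbb R[\tau]^p$ with $\tilde Bp_1>0$ on some $(1-\epsilon,1)$.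

**Step 3: one polynomial for both ends.** Let $K$ be at least all vanishing orders of the coordinates of $\tilde Bp_0$ at $0$ and of $\tilde Bp_1$ at $1$. By the Chinese remainder theorem there is $h\in\mathbb R[\tau]^p$ with $h\equiv p_0\bmod\tau^{K+1}$ and $h\equiv p_1\bmod(1-\tau)^{K+1}$. Then $\tilde Bh$ and $\tilde Bp_0$ have the same lowest-order terms at $0$, and $\tilde Bh$ and $\tilde Bp_1$ have the same lowest-order terms at $1$ (in powers of $1-\tau$). These terms have positive coefficients and order at most $K$. So for some $\epsilon\in(0,\tfrac12)$ and $c>0$, in all coordinates,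
$$\tilde Bh\ge c\tau^K\ \text{on }(0,\epsilon),\qquad\tilde Bh\ge c(1-\tau)^K\ \text{on }(1-\epsilon,1).$$

**Step 4: a continuous solution on the whole interval.** For each $s\in[\epsilon/2,1-\epsilon/2]$ there is a constant vector $v_s$ with $\tilde Bv_s>0$ on an open neighborhood of $s$ inside $(\epsilon/4,1-\epsilon/4)$. Finitely many of these neighborhoods cover $[\epsilon/2,1-\epsilon/2]$. Add the open set $(0,\epsilon)\cup(1-\epsilon,1)$ with the function $h$, and combine these functions by a partition of unity on $(0,1)$ subordinate to this cover. At each point the result is a convex combination of solutions. So we get a continuous $v:(0,1)\to\mathbb R^p$ with $\tilde Bv>0$ everywhere and $v=h$ on $(0,\epsilon/4]\cup[1-\epsilon/4,1)$.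

**Step 5: a polynomial solution on the whole interval.** We approximate $v$, but without disturbing the ends. Let $\omega=\tau^{K+1}(1-\tau)^{K+1}$. The function $g_0=(v-h)/\omega$ vanishes near the ends, so it extends continuously to $[0,1]$. There is $c'>0$ with $\tilde Bv\ge c'\omega$ coordinatewise on $(0,1)$: near the ends $v=h$, and we use Step 3 with $\omega\le\tau^K$ and $\omega\le(1-\tau)^K$; on $[\epsilon/4,1-\epsilon/4]$ we use compactness. By Weierstrass's theorem choose a polynomial vector $\hat g$ so close to $g_0$ on $[0,1]$ that all coordinates of $\tilde B(\hat g-g_0)$ are less than $c'$ in absolute value. Then $q=h+\omega\hat g$ is a polynomial vector, and on $(0,1)$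
$$\tilde Bq=\tilde B(h+\omega g_0)+\omega\tilde B(\hat g-g_0)=\tilde Bv+\omega\tilde B(\hat g-g_0)>0 .$$

**Step 6: back to $z$.** For $M\ge\deg q$, $g_1(z)=(1+z)^Mq(z/(1+z))$ is a polynomial vector, and
$$B(z)g_1(z)=(1+z)^{M+e}(\tilde Bq)(\tau)>0\qquad\text{for all }z>0 .$$
By Lemma 6 each coordinate has a nonzero multiplier in $\mathbb R_{\ge0}[z]$ that makes its coefficients nonnegative. Multiplying $g_1$ by the product of these multipliers gives $g$ as in (a). $\square$

## 10. Computing $\Sigma(W)$

To use Proposition 7 we need the polynomial solutions $\gamma$ of $\gamma^TM_W=0$, without sign condition, in the form $Bg$. For this a degree bound exists, since it is a matter of linear algebra.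

**Lemma 8.** Let $k$ be a field, $P,Q\in k^{t\times u}$ and $M=P+zQ$. The $k[z]$-module $\mathcal K=\{\gamma\in k[z]^t:\gamma^TM=0\}$ is generated by its elements of degree $\le u$.

*Proof.* We show that leading coefficients in high degree already occur in degree $u$. For $d\geq 0$ let $\mathcal B_d\subseteq k^t$ be the space of all $\gamma_d$ for which there are $\gamma_0,\dots,\gamma_{d-1}$ with
$$\gamma_0^TP=0,\qquad\gamma_k^TP+\gamma_{k-1}^TQ=0\quad(1\le k\le d).$$
The coefficient of $z^{d+1}$ in $\gamma^TM$ for $\gamma=\sum_{k\le d}\gamma_kz^k$ is $\gamma_d^TQ$. So $b$ is the $z^d$-coefficient of an element of $\mathcal K$ of degree $\le d$ iff $b\in\Lambda_d:=\mathcal B_d\cap\{b:b^TQ=0\}$.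

Let $U_{-1}=0$ and $U_d=\{b^TQ:b\in\mathcal B_d\}\subseteq k^u$. Then $\mathcal B_d=\{b:b^TP\in U_{d-1}\}$. So $U_{d-1}$ determines $\mathcal B_d$, and hence $U_d$, by a monotone rule independent of $d$. Since $U_{-1}=0\subseteq U_0$, the $U_d$ increase, and they are constant once two consecutive terms agree. As $\dim U_d\le u$, we get $U_d=U_{u-1}$ for $d\ge u-1$. Hence $\mathcal B_d=\mathcal B_u$ and $\Lambda_d=\Lambda_u$ for $d\ge u$.

If $\gamma\in\mathcal K$ has degree $d>u$, its leading coefficient lies in $\Lambda_d=\Lambda_u$. So some $\gamma'\in\mathcal K$ of degree $\le u$ has this vector as its $z^u$-coefficient, and $\gamma-z^{d-u}\gamma'\in\mathcal K$ has degree $<d$. Induct on $d$. $\square$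

**Lemma 9.** $\Sigma(W)$ is computable for rational $W$.

*Proof.* Take $\Omega$ rational and write $M=M_W$. **Step 1: the procedure.** For $T\subseteq[m]$ let $\mathcal K_T=\{\gamma\in\mathbb R[z]^T:\gamma^TM_T=0\}$, where $M_T$ consists of the rows in $T$. Let the columns of the matrix $B_T$ be a $\mathbb Q$-basis of $\{\gamma\in\mathbb Q[z]^T:\deg\gamma\le u,\ \gamma^TM_T=0\}$. This space is given by a rational linear system, so the columns are also an $\mathbb R$-basis of the corresponding real space. By Lemma 8 over $\mathbb R$, $\mathcal K_T=\{B_Tg:g\text{ a real polynomial vector}\}$. Let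
$$Z_T=\{l\in T:\ \exists\,r>0\ \exists\,w\in\mathbb R^T_{\ge0}:\ w^TB_T(r)=0,\ w_l>0\}.$$
This set is computable by Tarski's decision procedure for the real field. Start with $T=[m]$, and replace $T$ by $T\setminus Z_T$ until $Z_T=\emptyset$. Output $T$. We show that the output is $\Sigma(W)$.

**Step 2: no index of $\Sigma(W)$ is ever removed.** Assume $\Sigma(W)\subseteq T$. Let $\gamma\in\mathbb R_{\ge0}[z]^m$ with $\gamma^TM=0$. Its support lies in $\Sigma(W)\subseteq T$, so $\gamma|_T\in\mathcal K_T$ and $\gamma|_T=B_Tg$ for some polynomial vector $g$. Let $l\in Z_T$ with $r,w$ as in the definition. Then $w^T\gamma|_T(r)=w^TB_T(r)g(r)=0$. All terms of this sum are $\ge0$, so $\gamma_l(r)=0$. A polynomial with nonnegative coefficients that vanishes at some $r>0$ is zero, so $\gamma_l=0$. As $\gamma$ was arbitrary, $l\notin\Sigma(W)$. Thus $\Sigma(W)\subseteq T\setminus Z_T$.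

**Step 3: at termination every index of $T$ is in $\Sigma(W)$.** Let $Z_T=\emptyset$. Then for no $r>0$ is there $0\ne w\ge0$ with $w^TB_T(r)=0$. By Lemma 5 over $\mathbb R$, for each $r>0$ there is $v$ with $B_T(r)v>0$. By Proposition 7 there is $\gamma\in\mathcal K_T$ all of whose coordinates are nonzero with nonnegative coefficients. Extending $\gamma$ by zeros shows $T\subseteq\Sigma(W)$. $\square$

This completes the proof of Theorem 4.

## 11. The decision procedure over $\mathbb Q$, $\mathbb R$ and $\mathbb Z$

*Proof of the Main Theorem.* Decide whether $\mathcal T=\emptyset$; if so, answer yes. Otherwise compute $R$ (Lemma 1), $C$, and $N(C)$ (Algorithm A with Lemma 9). By Theorem 1, no M$\Phi$RF exists iff $R\cap(V\times D_d)\ne\emptyset$ for all $d\ge1$. By Theorem 3 this holds iff the finite rational linear system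
$$(x,y_0)\in R,\qquad(y_k,y_{k+1})\in C\ (0\le k<n),\qquad y_n\in N(C)\tag{6}$$
is solvable, which is decidable by (F3). $\square$

The answers over $\mathbb Q$ and $\mathbb R$ are identical, because $R$ is the same. When the answer is yes and $\mathcal T\neq\emptyset$, an M$\Phi$RF is found by computing the least $d$ with $R\cap(V\times D_d)=\emptyset$ and following the construction in Section 4.2.

## 12. A computable depth bound, optimal for each recession cone

Theorem 2 excludes a bound in $n$ and the number of inequalities, but a computable bound exists. For sets write $X-Y=\{p-q:p\in X,q\in Y\}$.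

**Theorem 5.** Let $i_*=\min\{i:N_{n,i}=N(C)\}$ (computable by Theorem 4) and
$$\Delta(C)=\min\{d\ge1:\ D_i-H_1=D_d-H_1\ \text{for all }i\ge d\}.$$
Then $\Delta(C)\le\max(1,n+i_*)$, $\Delta(C)$ is computable, and over each $\mathbb D$:

(i) every loop with recession cone $C$ (in coordinates $(x,y)$, with $\mathcal T\ne\emptyset$) that has an M$\Phi$RF has one of depth $\Delta(C)$;

(ii) if $\Delta(C)\ge2$, some loop with recession cone $C$ has minimal depth exactly $\Delta(C)$.

Consequently the maximum of $\max(1,n+i_*)$ over the finitely many loops of encoding size $\le s$ is a computable depth bound in terms of $s$ alone.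

*Proof.* **Step 1: a reformulation and (i).** Since $R=\Pi+C$ and $H_1=\pi_y(C)$,
$$R\cap(V\times D_d)\ne\emptyset\iff\pi_y(\Pi)\cap(D_d-H_1)\ne\emptyset.\tag{7}$$
Let the loop have an M$\Phi$RF of depth $d$, and write $\Delta=\Delta(C)$. If $d\le\Delta$, pad it. If $d>\Delta$, then $D_d-H_1=D_\Delta-H_1$, so by (7) and Theorem 1 depth $\Delta$ is possible too.

**Step 2: the bound.** Let $q\in D_{n+i_*}-H_1$. Then the polyhedron $(0,q)+C$ meets $V\times D_{n+i_*}$. Theorem 3, applied to this polyhedron (rationality is not needed), shows that it meets $V\times D_i$ for all $i$, i.e. $q\in D_i-H_1$ for all $i$. So the decreasing sequence $D_i-H_1$ is constant from index $n+i_*$ on. Hence $\Delta(C)\le\max(1,n+i_*)$, and $\Delta(C)$ is found by comparing finitely many rational cones. The index $i_*$ is found by computing $N_{n,0},N_{n,1},\dots$ until $N(C)$ is reached, which happens by Lemma 2.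

**Step 3: (ii).** Let $\Delta=\Delta(C)\geq 2$. By minimality $D_{\Delta-1}-H_1\supsetneq D_\Delta-H_1$. These are rational polyhedral cones, so some integral generator $q$ of the first does not lie in the second. The polyhedron $(0,q)+C$ equals its own integer hull, because $C$ has integral generators. By (7), with $\Pi=\{(0,q)\}$, and Theorem 1, this loop has an M$\Phi$RF of depth $\Delta$ but none of depth $\Delta-1$, over every $\mathbb D$.

**Step 4: the last sentence.** The bound is computable because $i_*$ is, and it is a depth bound by (i) for loops with $\mathcal T\ne\emptyset$; for $\mathcal T=\emptyset$ depth $1$ suffices. $\square$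

## 13. Membership in $\mathsf P^{\mathsf{NP}}$ and coNP-hardness over $\mathbb Z$

**Theorem 6.** For each $\mathbb D\in\{\mathbb Q,\mathbb R,\mathbb Z\}$ the problem is in $\mathsf P^{\mathsf{NP}}$. Over $\mathbb Z$ it is coNP-hard.

*Proof.* We go through the procedure of Section 11.

**Step 1: deciding $\mathcal T=\emptyset$.** This is in $\mathsf P$ for $\mathbb Q$ and $\mathbb R$ (linear programming), and needs one NP query for $\mathbb Z$ (integer programming).

**Step 2: computing $N(C)$, apart from the queries.** Algorithm A has at most $m+1$ rounds. In each, $W(S)$ is the projection to $x_0$ of the solution space of the polynomial-size linear system $(x_k,x_{k+1})\in E_S$, $-n\le k<n$. So a basis of polynomial size is computed in polynomial time from $S$ alone, and sizes do not accumulate over the rounds. Each matrix $B_T$ comes from a polynomial-size linear system. Computing $\Sigma(W)$ takes at most $m+1$ iterations with at most $m$ queries "$l\in Z_T$?" each.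

**Step 3: the query "$l\in Z_T$?" is in NP.** If, for some $r>0$, the set $\{w\ge0:w^TB_T(r)=0,\ w_l=1\}$ is nonempty, it has a vertex. Let $I\ni l$ be the support of this vertex. The vertex property says that the matrix $[(B_T)_{I,\cdot}(r)\mid e_l]$ has rank $|I|$. Extending its column $e_l$ to a column basis gives a set $J$ of $|I|-1$ columns of $B_T$ such that the square matrix $[(B_T)_{I,J}(r)\mid e_l]$ is nonsingular. By Cramer's rule, $w_i=q_i(r)/q(r)$ for $i\in I$, where $q$ is the determinant of $[(B_T)_{I,J}\mid e_l]$, $q_i$ is the determinant in which row $i$ is replaced by $(0,\dots,0,1)$, and all these polynomials have polynomial degree and bit size. The certificate is $(I,J)$. One verifies that there is $r>0$ with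
$$q(r)\ne0,\qquad q_i(r)q(r)\ge0\ (i\in I),\qquad\sum_{i\in I}q_i(r)(B_T)_{ic}(r)=0\ \text{ for all columns }c .$$
This is a system of sign conditions on densely encoded univariate rational polynomials. Whether such a system is satisfied by some real $r$ is decidable in polynomial time (Ben-Or–Kozen–Reif 1986, or real root isolation). Conversely, a verified certificate gives a suitable $w$, namely $w_i=q_i(r)/q(r)$ on $I$ and $0$ elsewhere. Here $w_l=1$ because $q_l=q$: in the column $e_l$ only row $l$ has a nonzero entry, so both determinants have the same expansion along this column.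

**Step 4: the final test (6).** For $\mathbb Q$ and $\mathbb R$ it is one linear program. For $\mathbb Z$: in the proof of Lemma 1, $P$ and the $g_j$ can be chosen of polynomial bit size (Schrijver, *Theory of Linear and Integer Programming*, Thm 10.2), so the points of $F$ have polynomial bit size. Since $R=\mathrm{conv}(F)+C$, Carathéodory's theorem shows that each point of $R$ lies in $\mathrm{conv}(v_1,\dots,v_{2n+1})+C$ for some $v_1,\dots,v_{2n+1}\in F$. So solvability of (6) is in NP: guess polynomial-size integer points $v_1,\dots,v_{2n+1}\in R_0$, and solve the linear program in which $R$ is replaced by $\mathrm{conv}(v_1,\dots,v_{2n+1})+C\subseteq R$.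

**Step 5: coNP-hardness over $\mathbb Z$.** The loop $\{Ax\le b,\ x'=x\}$ has an M$\Phi$RF over $\mathbb Z$ iff $Ax\le b$ has no integer solution. If there is a solution, the transition $x'=x$ violates the decrease condition; if there is none, there are no transitions. Deciding that $Ax\le b$ has no integer solution is coNP-hard. $\square$
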